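# The Euler–Zeitlin matrix flow on the sphere converges at rate $N^{-2}$

## 1. Two quadratic functions and a commutator of spin matrices

Let $S^2\subset\mathbb R^3$ be the unit sphere with coordinates $x=(x_1,x_2,x_3)$, area form $dA$ and Poisson bracket $\{f,g\}=x\cdot(\nabla f\times\nabla g)$, so that $\{x_1,x_2\}=x_3$ cyclically. Put $x_\pm=x_1\pm ix_2$. Then
$$\{x_3,x_+\}=x_2-ix_1=-ix_+,\qquad \{x_-,x_+\}=ix_3+ix_3=2ix_3 .$$
The bracket is a derivation in each slot, so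
$$\{x_+^2,\;x_+x_3\}=x_+\{x_+^2,x_3\}=2x_+^2\{x_+,x_3\}=2i\,x_+^3 .$$

We now repeat this computation with matrices. Fix $N\ge4$, put $s=(N-1)/2$, and let $S_1,S_2,S_3$ be the Hermitian spin-$s$ matrices: $[S_1,S_2]=iS_3$ cyclically, $S_3=\mathrm{diag}(s,s-1,\dots,-s)$. With $S_\pm=S_1\pm iS_2$ and basis vectors $v_m$, $S_3v_m=mv_m$, we have $S_+v_m=\sqrt{(s-m)(s+m+1)}\,v_{m+1}$, $S_-=S_+^*$, and
$$[S_+,S_3]=-S_+,\qquad[S_-,S_+]=-2S_3 .$$

We want a linear dictionary $T$ from functions to matrices that preserves norms ($L^2(S^2)$ on one side, Frobenius on the other) and respects rotations in the sense that $T(\{x_a,f\})=-i[S_a,Tf]$. We set $T(x_+^l)=-ik_lS_+^l$ with $k_l>0$ chosen so that the norms agree. (Section 5 shows that the standard dictionary has this form.) Two norms are needed. First,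
$$\|x_+^l\|^2=2\pi\int_{-1}^1(1-z^2)^l\,dz=4\pi\,\frac{4^l(l!)^2}{(2l+1)!},\tag{1}$$
because $I_l=\int_{-1}^1(1-z^2)^ldz$ satisfies $I_{l+1}=2(l+1)\int z^2(1-z^2)^l\,dz=2(l+1)(I_l-I_{l+1})$, that is, $I_{l+1}=\frac{2(l+1)}{2l+3}I_l$, and $I_0=2$. Second, write $n=s-m$. One application of $S_+$ multiplies squared lengths by $n(N-n)$ and lowers $n$ by one, so
$$\|S_+^l\|_F^2=\sum_{n=0}^{N-1}\prod_{i=0}^{l-1}(n-i)(N-n+i)=(l!)^2\sum_{n}\binom nl\binom{N-1+l-n}{l}=(l!)^2\binom{N+l}{2l+1}.\tag{2}$$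
The last equality counts the $(2l+1)$-element subsets of $\{0,\dots,N-1+l\}$ by their middle element $n$; the terms with $n\ge N$ vanish. Dividing (1) by (2) for $l=1,2,3$,
$$k_1^2=\frac{16\pi}{N(N^2-1)},\quad k_2^2=\frac{64\pi}{N(N^2-1)(N^2-4)},\quad k_3^2=\frac{256\pi}{N(N^2-1)(N^2-4)(N^2-9)} .$$

What matrix represents $x_+x_3$? Since $\{x_-,x_+^2\}=4ix_+x_3$, the rotation rule gives $4iT(x_+x_3)=-i[S_-,-ik_2S_+^2]=2k_2(S_3S_++S_+S_3)$, so
$$T(x_+x_3)=-\tfrac{i}{2}k_2\,(S_3S_++S_+S_3),$$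
a symmetrized product. From $[S_+^2,S_3]=-2S_+^2$ we get $[S_+^2,S_3S_++S_+S_3]=-4S_+^3$, hence
$$[T(x_+^2),T(x_+x_3)]=2k_2^2S_+^3=\frac{k_2^2}{k_3}\,T(2ix_+^3).$$
Divide by $\hbar_N:=k_1=4\sqrt\pi/\sqrt{N^3-N}$ and pull back by $T$. The "matrix bracket" of our two functions is
$$\frac{k_2^2}{k_1k_3}\cdot 2ix_+^3=\sqrt{\frac{N^2-9}{N^2-4}}\;\{x_+^2,x_+x_3\}=\Big(1-\frac{5}{2N^2}+O(N^{-4})\Big)\{x_+^2,x_+x_3\}.\tag{3}$$
At $N=4$ the factor is $\sqrt{7/12}\approx0.764$, at $N=10$ it is about $0.974$, and for large $N$ the defect is $\frac52N^{-2}$.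

The incompressible Euler equations on $S^2$ involve only the bracket and the inverse Laplacian, so they too can be transcribed into matrices; the result is an ordinary differential equation. In the example the bracket is wrong by a relative amount $N^{-2}$. Now let the two evolutions run for a time $T$. All degrees interact, including degrees comparable with $N$, where nothing says that the defect is small. Is the accumulated error, measured in the sup norm, still $O(N^{-2})$? The source of the problem states this as a conjecture of Modin and Viviani (2020). The answer is yes; moreover, the limit of $N^2$ times the error can be identified, and the constant $-\frac52$ of (3) will come back at the very end to show that $N^{-2}$ is the right rate.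

## 2. Spherical harmonics and the map $T_N$

Let $\Delta$ be the Laplace–Beltrami operator, $V_l$ the space of complex spherical harmonics of degree $l$, and $\pi_l$ the projection of $L^2(S^2)$ onto $V_l$. The following textbook facts are used. The space $V_l$ has dimension $2l+1$, is irreducible under $SO(3)$, contains $x_+^l$, and $\Delta=-l(l+1)$ on it. As a representation $V_1\otimes V_l=V_{l-1}\oplus V_l\oplus V_{l+1}$ for $l\ge1$ (and $V_1$ for $l=0$), without multiplicities. Hence $x_aV_l\subset V_{l-1}\oplus V_{l+1}$, the degree-$l$ part being excluded by parity under $x\mapsto-x$. The addition theorem gives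
$$\|h\|_\infty\le\sqrt{(2l+1)/4\pi}\;\|h\|,\qquad h\in V_l.\tag{4}$$
Here and below $\|\cdot\|$ is the $L^2(S^2)$ norm, $\langle f,g\rangle=\int\bar fg\,dA$, and $\|f\|_k=\|(1-\Delta)^{k/2}f\|$. Summing (4) over degrees and using $\sum_l(2l+1)(1+l(l+1))^{-2}<\infty$ yields $\|f\|_\infty\le C\|f\|_2$.

Let $N\ge2$, let $H_N$ be the real functions spanned by harmonics of degrees $1\le l\le N-1$, and $\Pi_N$ the $L^2$-projection onto degrees $1,\dots,N-1$.

**Definition (quantization map).** $T_N\colon H_N\to\mathfrak{su}(N)$ is the unique real-linear bijection such that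

(a) $T_N(\{x_a,f\})=-i[S_a,T_Nf]$ for $a=1,2,3$;

(b) $\int_{S^2}fg\,dA=-\operatorname{tr}(T_Nf\,T_Ng)$;

(c) $\operatorname{tr}\big(i\,T_N(Y_{l0})\,S_3^l\big)>0$ for $1\le l\le N-1$, where $Y_{l0}$ is the normalized zonal harmonic with $Y_{l0}(0,0,1)>0$.

For general $f$ put $T_N(f)=T_N(\Pi_Nf)$.

Under $V\mapsto[S_a,V]$ the space $\mathfrak{su}(N)$ splits into one copy of the real degree-$l$ harmonics for each $1\le l\le N-1$ (Clebsch–Gordan for spin $s$ tensor spin $s$). So (a) fixes $T_N$ up to a real factor in each degree, (b) leaves a sign, and (c) fixes it; that the trace in (c) is nonzero comes out in Section 5. Equivalently, $T_N$ sends orthonormal spherical harmonics to matrix spherical harmonics of unit Frobenius norm (Hoppe, 1989).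

In degree one, $T_N(x_a)=-i\mu S_a$ with $\mu$ real by (a). By (b), $\mu^2\operatorname{tr}S_3^2=4\pi/3$, and $\operatorname{tr}S_3^2=N(N^2-1)/12$, so $\mu^2=\hbar_N^2$; by (c), $\mu>0$. Thus
$$T_N(x_a)=-i\hbar_NS_a,\qquad \hbar_N=\frac{4\sqrt\pi}{\sqrt{N^3-N}} .$$
For $N=2$ this is all of $T_2$, and $S_a$ is half the $a$-th Pauli matrix. For $N=3$ we have $S_+=\sqrt2(E_{12}+E_{23})$ and $S_+^2=2E_{13}$, of squared norm $4$, in agreement with (2).

**Definition (discrete Laplacian).** $\Delta_NW=-\sum_{a}[S_a,[S_a,W]]$ on $\mathfrak{su}(N)$.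

Put $L_af=\{x_a,f\}=(x\times e_a)\cdot\nabla f$, a rotation field; then $\sum_aL_a^2=\Delta$. By (a), $[S_a,T_Nf]=iT_N(L_af)$, hence $\Delta_NT_N=T_N\Delta$ on $H_N$. So $\Delta_N$ is invertible with eigenvalues $-l(l+1)$. (With $c=\sqrt{2/(N^2-1)}$, $X^N=icS_3$, $X^N_\pm=c(S_1\pm iS_2)$ it equals Hoppe–Yau's expression $\frac{N^2-1}2\big([X^N,[X^N,W]]-\frac12[X^N_+,[X^N_-,W]]-\frac12[X^N_-,[X^N_+,W]]\big)$: expand, using $c^2(N^2-1)/2=1$.)

## 3. The Euler–Zeitlin flow and three theorems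

The Euler equation in vorticity form is
$$\dot\omega=\{\psi,\omega\},\qquad\psi=\Delta^{-1}\omega,\qquad\omega(0)=\omega_0,\tag{5}$$
with $\omega_0$ real of zero mean and $\psi$ the zero-mean stream function. For smooth $\omega_0$ there is a unique global solution; it is smooth, and $\omega\in C([0,T];H^m)$ for all $m$ (standard; e.g. Taylor, *PDE III*, Ch. 17). The matrix version is the isospectral (Euler–Zeitlin) flow
$$\dot W=\frac1{\hbar_N}[\Delta_N^{-1}W,W],\qquad W(0)=T_N(\omega_0),\tag{6}$$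
with solution $W^N(t)\in\mathfrak{su}(N)$. Since $\operatorname{tr}(W[\,\cdot\,,W])=0$, $\|W^N\|_F$ is conserved, so the solution is global. Put $w^N(t)=T_N^{-1}(W^N(t))\in H_N$.

**Theorem 1.** For smooth real zero-mean $\omega_0$ and $T>0$ there is $C=C(T,\omega_0)$ with $\|\omega(t)-w^N(t)\|_\infty\le C/N^2$ for all $t\in[0,T]$ and all $N\ge2$.

**Theorem 2.** Let $k\ge0$ be an integer and let $\omega\in C([0,T];H^{k+4})$ be a real zero-mean solution of the Euler equation. Then $\sup_{[0,T]}\|\omega(t)-w^N(t)\|_k\le CN^{-2}$ for all $N\ge2$, with $C$ depending only on $k$, $T$ and $\sup_{[0,T]}\|\omega\|_{k+4}$.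

Theorem 2 with $k=2$ and $\|f\|_\infty\le C\|f\|_2$ give Theorem 1. For smooth $\omega_0$, Theorem 2 for all $k$ gives the rate $N^{-2}$ in every $C^m$ norm.

**Theorem 3.** For smooth $f,g$ let
$$\begin{aligned}B(f,g)=\;&\tfrac1{24}\big(\Delta^2\{f,g\}+\{\Delta^2f,g\}+\{f,\Delta^2g\}-2\{\Delta f,\Delta g\}-2\Delta\{\Delta f,g\}-2\Delta\{f,\Delta g\}\big)\\&-\tfrac16\big(\Delta\{f,g\}+\{\Delta f,g\}+\{f,\Delta g\}\big)-\tfrac12\{f,g\}.\end{aligned}\tag{7}$$
Let $\omega_0$ be smooth (real, zero mean) and let $\eta$ be the smooth zero-mean solution of $\dot\eta=\{\psi,\eta\}+\{\Delta^{-1}\eta,\omega\}+B(\psi,\omega)$, $\eta(0)=0$. Then for every $k$, $\sup_{[0,T]}\|N^2(w^N-\omega)-\eta\|_k\to0$. Consequently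
$$\lim_{N\to\infty}N^2\sup_{[0,T]}\|\omega-w^N\|_\infty=\sup_{[0,T]}\|\eta\|_\infty .$$
The error is $o(N^{-2})$ uniformly on $[0,T]$ if and only if $B(\psi(t),\omega(t))=0$ for all $t\in[0,T]$. The set of $\omega_0$ with $B(\Delta^{-1}\omega_0,\omega_0)\ne0$ is open and dense in the smooth zero-mean functions; for these the rate $N^{-2}$ cannot be improved on any $[0,T]$, $T>0$.

To read (7): if $f,g$ have degrees $l_1,l_2$ and we look at the degree-$l_3$ part of the output, then with $\lambda_i=l_i(l_i+1)$ the operator $B$ is the Poisson bracket multiplied by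
$$b(\lambda_1,\lambda_2,\lambda_3)=\tfrac1{24}\big(\lambda_1^2+\lambda_2^2+\lambda_3^2-2\lambda_1\lambda_2-2\lambda_1\lambda_3-2\lambda_2\lambda_3\big)+\tfrac16(\lambda_1+\lambda_2+\lambda_3)-\tfrac12 .\tag{8}$$
For our example, with degrees $(2,2)\to3$, it gives $b(6,6,12)=\frac{216-360}{24}+4-\frac12=-\frac52$, as in (3). For a degree-one argument it gives $b(2,\lambda,\lambda)=\frac{4-8\lambda}{24}+\frac{2+2\lambda}6-\frac12=0$, as it must: by (a), $\frac1{\hbar_N}[T_Nx_a,T_Nf]=-i[S_a,T_Nf]=T_N\{x_a,f\}$ for $f\in H_N$, with no error.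

In some cases the question is trivial. If $\omega_0\in V_l$, then $\psi$ is a multiple of $\omega$, so $\omega$ is steady, and so is $w^N=\omega_0$ once $N>l$. If $\omega_0$ is zonal (a function of $x_3$), then $T_N\omega_0$ commutes with $S_3$, hence is diagonal; so is $\Delta_N^{-1}T_N\omega_0$, and $w^N(t)=\Pi_N\omega_0$ while $\omega(t)=\omega_0$: the only error is truncation. For $N=2$, $\Delta_2^{-1}=-\frac12$ and $w^2(t)=\Pi_2\omega_0$; the degree-one part of $\omega$ is also constant, since $\frac d{dt}\int x_a\omega=\int x_a\{\psi,\omega\}=\int\omega L_a\psi=\int\Delta\psi\,L_a\psi=0$ ($L_a$ is skew and commutes with $\Delta$). Errors beyond truncation need at least two interacting degrees.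

## 4. The matrix bracket, and an energy estimate that loses $N^{3/2}$

Write $\hbar=\hbar_N$; $C$ is a constant independent of $N$ and of the functions involved. Let $\bar H_N=\bigoplus_{l=0}^{N-1}V_l$ with projection $\Pi$. Extend $T=T_N$ complex-linearly, with $T(1)=-i\sqrt{4\pi/N}\,I$, to a map $\bar H_N\to M_N(\mathbb C)$, and put $T(f)=T(\Pi f)$ in general. Since $\mathfrak{su}(N)$ and $iI$ span $M_N(\mathbb C)$ over $\mathbb C$, this is a bijection. Real functions in $\bar H_N$ correspond exactly to anti-Hermitian matrices. By (b), and since $\|T(1)\|_F^2=4\pi$ and traceless matrices are orthogonal to $I$, $\langle f,g\rangle=\operatorname{tr}(T(f)^*T(g))$ on $\bar H_N$; in particular $\|Tf\|_F=\|\Pi f\|$.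

The rule (a) persists and exponentiates. The flow of $L_a$ is $e^{tL_a}f=f\circ R_a(t)^{-1}$ with $R_a(t)$ the rotation about $e_a$ by angle $t$, because $L_a$ is differentiation along $x\times e_a=-e_a\times x$. So $T(f\circ R^{-1})=U_RT(f)U_R^*$ with $U_R=e^{-itS_a}$ for $R=R_a(t)$, and products of such rotations give all of $SO(3)$.

**Definition (matrix bracket).** $\{f,g\}_N=T^{-1}\big(\frac1\hbar[Tf,Tg]\big)\in\bar H_N$.

It has zero mean (commutators are traceless), is real for real $f,g$, depends only on $\Pi f,\Pi g$, and is $SO(3)$-equivariant, as is $\{\cdot,\cdot\}$. In Section 1 we computed $\{x_+^2,x_+x_3\}_N$.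

The fields $L_a$ are skew-adjoint, commute with $\Delta$, and satisfy $\sum_aL_a^2=\Delta$ and $|\nabla f|^2=\sum_a|L_af|^2$. By (a) and the Jacobi identity,
$$L_a\{f,g\}_N=\{L_af,g\}_N+\{f,L_ag\}_N,\tag{9}$$
and the same holds for $\{\cdot,\cdot\}$. For a word $\alpha=(a_1,\dots,a_n)$ let $L^\alpha=L_{a_1}\cdots L_{a_n}$, $|\alpha|=n$. Iterating, $L^\alpha\{f,g\}_N=\sum_\beta\{L^\beta f,L^{\alpha\setminus\beta}g\}_N$, the sum running over the $2^{|\alpha|}$ choices of a set of positions, with $\beta$ the subword there and $\alpha\setminus\beta$ the remaining subword. We call this *Leibniz*.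

Let $|f|_k^2=\sum_{|\alpha|\le k}\|L^\alpha f\|^2$. Since $\sum_a\|L_au\|^2=\langle u,-\Delta u\rangle$ and $\Delta$ commutes with all $L_a$, induction gives $\sum_{|\alpha|=j}\|L^\alpha f\|^2=\langle f,(-\Delta)^jf\rangle$, so $|f|_k^2=\sum_{j=0}^k\langle f,(-\Delta)^jf\rangle$. As $\sum_{j\le k}\lambda^j\le(1+\lambda)^k\le2^k\sum_{j\le k}\lambda^j$ for $\lambda\ge0$,
$$|f|_k\le\|f\|_k\le2^{k/2}|f|_k,\qquad\|L^\alpha f\|_j\le\|f\|_{j+|\alpha|}.\tag{10}$$

Two properties are immediate. From $\|[A,B]\|_F\le2\|A\|_F\|B\|_F$ and $2/\hbar=\sqrt{N^3-N}/(2\sqrt\pi)\le N^{3/2}$,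
$$\|\{f,g\}_N\|\le N^{3/2}\|f\|\,\|g\|.\tag{11}$$
For real $\psi$ and real $h\in\bar H_N$, by cyclicity of the trace,
$$\langle h,\{\psi,h\}_N\rangle=-\tfrac1\hbar\operatorname{tr}(Th\,[T\psi,Th])=0.\tag{12}$$

Now the natural attempt. From (6) and $\Delta_NT_N=T_N\Delta$, $w=w^N$ satisfies
$$\dot w=\{\Delta^{-1}w,w\}_N,\qquad w(0)=\Pi_N\omega_0 .$$
Let $e=w-\Pi_N\omega\in H_N$. Inserting $w=e+\Pi_N\omega$ and $\Delta^{-1}w=\Delta^{-1}e+\Pi_N\psi$,
$$\dot e=\{\psi,e\}_N+\{\Delta^{-1}e,\omega\}_N+\{\Delta^{-1}e,e\}_N+r,\quad r=\Pi_N\big(\{\psi,\omega\}_N-\{\psi,\omega\}\big),\quad e(0)=0.\tag{13}$$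
Take the inner product with $e$. By (12) the first and third terms drop out:
$$\tfrac12\tfrac d{dt}\|e\|^2=\langle e,\{\Delta^{-1}e,\omega\}_N\rangle+\langle e,r\rangle .$$
The residual $r$ compares the two brackets on a pair of smooth functions. Berezin–Toeplitz quantization theory says that $\|\{\omega_1,\omega_2\}_N-\{\omega_1,\omega_2\}\|_\infty=O(N^{-2})$ for smooth $\omega_1,\omega_2$ (we shall not use this). The term $\langle e,\{\Delta^{-1}e,\omega\}_N\rangle$ is where the attempt stops. The function $e$ depends on $N$ and no smoothness uniform in $N$ is known for it, so a statement about fixed smooth pairs says nothing. What we have is (11), giving $\frac12N^{3/2}\|\omega\|\,\|e\|^2$, and Gronwall then produces the useless factor $\exp(\frac12N^{3/2}\sup\|\omega\|\,T)$. Nor can (11) be improved for general pairs. For $f=x_+^{N-1}$ the matrix $Tf$ is a multiple of $E_{1N}$, by Section 1's dictionary (proved in Lemma 4 below),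 and $T(\bar f)=-T(f)^*$; since $\|[E_{1N},E_{N1}]\|_F=\sqrt2$, we get $\|\{f,\bar f\}_N\|=\sqrt2\,\hbar^{-1}\|f\|^2$, of order $N^{3/2}\|f\|\,\|\bar f\|$.

For the Poisson bracket there is no difficulty: $\|\{\omega,\Delta^{-1}e\}\|\le\|\nabla\omega\|_\infty\|\nabla\Delta^{-1}e\|\le C\|\omega\|_3\|e\|$. So we need a matrix version of this, uniform in $N$, in which only one of the two arguments is smooth, together with a residual bound depending explicitly on Sobolev norms: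
$$\|\{g,f\}_N\|\le C\|g\|_3\|f\|_1,\qquad\|\{g,f\}_N-\{g,f\}\|\le CN^{-2}\|g\|_6\|f\|_3 .$$

The way in is a choice of basis functions. Rotates of the single function $x_+^l$ span $V_l$, and $T(x_+^l)$ is a multiple of the *power* $S_+^l$. Left and right multiplication by $S_+$ commute and have operator norm at most $N/2$, while their difference $[S_+,\cdot\,]$ is exactly the derivative $\{x_+,\cdot\,\}$, up to a factor $i$. So $[S_+^l,V]=\sum_jS_+^j[S_+,V]S_+^{l-1-j}$ costs one derivative of $f$ and $l$ terms, each bounded by $(N/2)^{l-1}$; the normalization of $T(x_+^l)$ must cancel this power. We now make this precise.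

Let $Df=\{x_+,f\}=L_1f+iL_2f$. By (a), $[S_+,Tf]=iT(Df)$. The operator $D$ commutes with $\Delta$ and with multiplication by $x_+$, and
$$\|D^jf\|\le2^{j/2}\|f\|_j,\tag{14}$$
since $\|Du\|^2\le2\langle u,-\Delta u\rangle=2\|(-\Delta)^{1/2}u\|^2$ and $D$ commutes with $(-\Delta)^{1/2}$.

## 5. Multiplication by $x_a$ in matrix form

Let $\rho_l=\sqrt{1-l^2/N^2}$ for $l<N$ and $\rho_l=0$ for $l\ge N$. On $\bar H_N$ put
$$M_a=\tfrac2N\,T^{-1}A_aT,\qquad A_aV=\tfrac12(S_aV+VS_a),\qquad M_+=M_1+iM_2 .$$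

**Lemma 4.** (i) For $f\in V_l$, $0\le l\le N-1$: $M_af=\rho_{l+1}\pi_{l+1}(x_af)+\rho_l\pi_{l-1}(x_af)$.

(ii) For $1\le l\le N-1$: $T(x_+^l)=\kappa_lS_+^l$ with $\kappa_l=-i\hbar(2/N)^{l-1}p_l$, $p_l=\prod_{j=2}^l\rho_j^{-1}$.

*Proof.* **Step 1 (reduction to scalars).** This step uses symmetry to reduce (i) to a few unknown numbers. Since $S_a=\frac i\hbar T(x_a)$, the map $x_a\otimes f\mapsto M_af$ on $V_1\otimes V_l$ is equivariant. As $V_1\otimes V_l$ is multiplicity free, $\pi_jM_af=0$ for $|j-l|>1$, and for each $j\in\{l-1,l,l+1\}$ an equivariant map $V_1\otimes V_l\to V_j$ is unique up to a scalar.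

**Step 2 (the matrices of $x_+^l$).** We show that $T(x_+^l)$ is a multiple of $S_+^l$. From $\{x_+,x_+^l\}=0$ and $\{x_3,x_+^l\}=-ilx_+^l$ we get $[S_+,T(x_+^l)]=0$ and $[S_3,T(x_+^l)]=lT(x_+^l)$. The second relation says that $T(x_+^l)$ sends $v_m$ to a multiple of $v_{m+l}$. The first says it commutes with $S_+$, a single nilpotent Jordan block up to scaling of basis vectors, so it is a polynomial in $S_+$. Together, $T(x_+^l)=\kappa_lS_+^l$ for $1\le l\le N-1$, with $\kappa_l\ne0$. Also $T(1)=\kappa_0I$, $\kappa_0=-i\sqrt{4\pi/N}$.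

**Step 3 (no component of degree $l$).** Let $l\ge1$. A nonzero equivariant map $V_1\otimes V_l\to V_l$ is $x_a\otimes f\mapsto\{x_a,f\}$, so $\pi_lM_af=\lambda\{x_a,f\}$. Test with $a=3$, $f=x_+^l$: $\langle x_+^l,M_3x_+^l\rangle=\lambda\langle x_+^l,-ilx_+^l\rangle$. The left side is a multiple of
$$\operatorname{tr}(S_-^lA_3S_+^l)=\tfrac12\operatorname{tr}\big(S_3(S_+^lS_-^l+S_-^lS_+^l)\big).$$
Conjugation by the permutation $v_m\mapsto v_{-m}$ sends $S_3\to-S_3$, $S_\pm\to S_\mp$, so this trace equals its own negative and vanishes. Hence $\lambda=0$.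

**Step 4 (degree $l+1$, up to sign).** Let $l+1\le N-1$. The map $x_a\otimes f\mapsto\pi_{l+1}(x_af)$ is equivariant, and nonzero since $x_+\cdot x_+^l\in V_{l+1}$. So $\pi_{l+1}M_af=c_{l+1}\pi_{l+1}(x_af)$. The number $c_{l+1}$ is real, because $M_a$ maps real functions to real functions ($A_a$ preserves anti-Hermitian matrices). Using $x_+$ and $x_+^l$,
$$M_+x_+^l=\tfrac2N\kappa_l\,T^{-1}(S_+^{l+1})=\tfrac2N\frac{\kappa_l}{\kappa_{l+1}}\,x_+^{l+1},\qquad\text{so } c_{l+1}=\tfrac2N\frac{\kappa_l}{\kappa_{l+1}} .$$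
Since $T$ is isometric, $|\kappa_l|=\|x_+^l\|/\|S_+^l\|_F$. From (1) and (2),
$$\frac{\|x_+^{l+1}\|^2}{\|x_+^l\|^2}=\frac{2(l+1)}{2l+3},\qquad\frac{\|S_+^{l+1}\|_F^2}{\|S_+^l\|_F^2}=(l+1)^2\frac{(N+l+1)(N-l-1)}{(2l+3)(2l+2)} .$$
Dividing, $|\kappa_l/\kappa_{l+1}|^2=\frac14(N^2-(l+1)^2)$, so $c_{l+1}^2=\rho_{l+1}^2\ne0$. For $l=N-1$ there is no component of degree $N$ in $\bar H_N$, consistent with $\rho_N=0$.

**Step 5 (degree $l-1$).** This follows from Step 4 by duality. $A_a$ is self-adjoint for the Frobenius inner product and multiplication by $x_a$ is self-adjoint in $L^2$. So for $g\in V_{l-1}$, $f\in V_l$, $1\le l\le N-1$: $\langle g,M_af\rangle=\langle M_ag,f\rangle=c_l\langle x_ag,f\rangle=c_l\langle g,x_af\rangle$, that is, $\pi_{l-1}M_af=c_l\pi_{l-1}(x_af)$.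

**Step 6 (signs).** Here condition (c) enters, to show $c_j>0$. Put $D_l=iT(Y_{l0})$ for $0\le l\le N-1$, with $Y_{00}=(4\pi)^{-1/2}$. Since $\{x_3,Y_{l0}\}=0$, $D_l$ commutes with $S_3$, hence is diagonal. It is Hermitian, hence real. The $D_l$ are orthonormal, and $D_0=N^{-1/2}I$. The Legendre recursion reads $x_3Y_{l0}=\alpha_{l+1}Y_{l+1,0}+\alpha_lY_{l-1,0}$ with $\alpha_l=l/\sqrt{4l^2-1}>0$ for $l\ge1$. By Steps 3–5, and since $A_3D_l=S_3D_l$ for diagonal matrices,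
$$\tfrac2NS_3D_l=c_{l+1}\alpha_{l+1}D_{l+1}+c_l\alpha_lD_{l-1},\qquad l\le N-2$$
(the last term is absent for $l=0$). So $D_l$ is a polynomial of degree $l$ in $S_3$ with leading coefficient $d_l=N^{-1/2}\prod_{j=1}^l\frac2{Nc_j\alpha_j}$. Therefore $S_3^l-d_l^{-1}D_l$ lies in the span of $D_0,\dots,D_{l-1}$, and $\operatorname{tr}(D_lS_3^l)=1/d_l$. (In particular the trace in (c) is nonzero.) By (c) all $d_l>0$, so all $c_j>0$ and $c_j=\rho_j$ for $1\le j\le N-1$. This proves (i). Finally $\kappa_{l+1}=\frac2{N\rho_{l+1}}\kappa_l$ and $\kappa_1=-i\hbar$ give (ii). $\square$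

We extend $M_+$ to all of $L^2$ by the formula in (i); it vanishes on degrees $\ge N$. Since $\|S_+\|_{op}^2=\max_m(s(s+1)-m(m+1))\le(s+\frac12)^2=N^2/4$, we have $\|M_+\|\le1$. It is close to multiplication by $x_+$:
$$\|(M_+-x_+)f\|\le4N^{-2}\|f\|_2 .\tag{15}$$
Indeed $0\le1-\rho_l\le l^2/N^2$ for all $l$. The raising part of $(M_+-x_+)f$ is $\sum_l(\rho_{l+1}-1)\pi_{l+1}(x_+\pi_lf)$, with orthogonal summands of norm at most $(l+1)^2N^{-2}\|\pi_lf\|\le2N^{-2}(1+l(l+1))\|\pi_lf\|$. So it has norm at most $2N^{-2}\|f\|_2$, and the lowering part likewise.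

## 6. Commutators with powers of $S_+$

**Lemma 5.** For $1\le l\le N-1$ and $f\in\bar H_N$:
$$\|\{x_+^l,f\}_N\|\le p_l\,l\,\|Df\|,\qquad\{x_+^l,f\}_N=p_l\Big(l\,M_+^{l-1}Df-\frac4{N^2}\mathcal Q_lD^3f\Big),\tag{16}$$
with $\mathcal Q_l=\frac14\sum_{k\ge1}\binom l{2k+1}M_+^{l-1-2k}(iD/N)^{2k-2}$ and $\|\mathcal Q_l\|\le\frac{l(l-1)(l-2)}{24}$ on $\bar H_N$. If $l\le N^{2/3}$, then $p_l\le e$ and $0\le p_l-1\le2l^3/N^2$.

*Proof.* **Step 1 (commuting contractions).** We rewrite the commutator as a difference of $l$-th powers. On $\bar H_N$ let $\mathcal Lf=\frac2NT^{-1}(S_+\,Tf)$ and $\mathcal Rf=\frac2NT^{-1}(Tf\,S_+)$. They commute, have norm $\le\frac2N\|S_+\|_{op}\le1$, and satisfy $\frac12(\mathcal L+\mathcal R)=M_+$, $\mathcal L-\mathcal R=\frac{2i}ND$. By Lemma 4(ii),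
$$\{x_+^l,f\}_N=\frac{\kappa_l}\hbar\Big(\frac N2\Big)^l(\mathcal L^l-\mathcal R^l)f=-ip_l\frac N2(\mathcal L^l-\mathcal R^l)f .$$
The powers of $N/2$ have cancelled. From $\mathcal L^l-\mathcal R^l=\sum_{j=0}^{l-1}\mathcal L^j\mathcal R^{l-1-j}(\mathcal L-\mathcal R)$ we get $\|(\mathcal L^l-\mathcal R^l)f\|\le l\cdot\frac2N\|Df\|$, which is the first bound.

**Step 2 (the midpoint expansion).** We expand around the mean $a=M_+$ with difference $d=\mathcal L-\mathcal R$; the even terms cancel, and this produces $N^{-2}$ rather than $N^{-1}$. By the binomial theorem,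
$$\mathcal L^l-\mathcal R^l=(a+\tfrac d2)^l-(a-\tfrac d2)^l=2\sum_{k\ge0}\binom l{2k+1}a^{l-1-2k}\Big(\frac d2\Big)^{2k+1}=l\,a^{l-1}d+\mathcal Q_ld^3,$$
since $d/2=iD/N$. As $-i\frac N2\cdot\frac{2i}N=1$ and $-i\frac N2\big(\frac{2i}N\big)^3=-\frac4{N^2}$, the formula in (16) follows.

**Step 3 (the norm of $\mathcal Q_l$).** The sum defining $\mathcal Q_l$ is not obviously bounded, so we write it as an average of contractions. As polynomials in the commuting variables $a,d$, $(a+\frac d2)^l-(a-\frac d2)^l=l\,d\int_{-1/2}^{1/2}(a+\theta d)^{l-1}d\theta$. Taylor's formula to second order in $\theta$, whose linear term integrates to zero, gives for $l\ge3$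
$$\mathcal Q_l=l(l-1)(l-2)\int_{-1/2}^{1/2}\int_0^1(1-\sigma)\,\theta^2\,(a+\sigma\theta d)^{l-3}\,d\sigma\,d\theta,$$
and $\mathcal Q_l=0$ for $l\le2$. For $|\sigma\theta|\le\frac12$ the operator $a+\sigma\theta d=(\frac12+\sigma\theta)\mathcal L+(\frac12-\sigma\theta)\mathcal R$ is a convex combination of contractions. As $\int\theta^2d\theta\int(1-\sigma)d\sigma=\frac1{12}\cdot\frac12$, the bound follows.

**Step 4 (the size of $p_l$).** Let $l\le N^{2/3}$. If $N=2$, then $l=1$ and $p_l=1$. If $N\ge3$ and $j\le l$, then $j^2/N^2\le N^{-2/3}\le\frac12$. Since $-\frac12\log(1-y)\le y$ on $[0,\frac12]$, $\log p_l\le\sum_{j=2}^lj^2/N^2\le l^3/N^2\le1$. Hence $p_l\le e$ and $p_l-1\le(e-1)l^3/N^2\le2l^3/N^2$. $\square$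

*Why $N^{2/3}$.* The threshold reflects the size of the true defect. Repeat the computation of Section 1: $\{x_-,x_+^l\}=2il\,x_+^{l-1}x_3$ gives $T(x_+^{l-1}x_3)=-\frac{\kappa_l}{2l}[S_-,S_+^l]=\frac{\kappa_l}l\sum_{i=0}^{l-1}S_+^iS_3S_+^{l-1-i}$, whose commutator with $S_+^l$ from the left is $-l\kappa_lS_+^{2l-1}$. So for $2l-1\le N-1$,
$$\{x_+^l,x_+^{l-1}x_3\}_N=il\,\frac{p_l^2}{p_{2l-1}}\,x_+^{2l-1}=\prod_{j=2}^l\frac{\rho_{j+l-1}}{\rho_j}\;\{x_+^l,x_+^{l-1}x_3\},$$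
and $\big(\rho_{j+l-1}/\rho_j\big)^2=1-\frac{(l-1)(2j+l-1)}{N^2-j^2}$. Hence the factor is at most $\exp\big(-\frac{l-1}{2N^2}\sum_{j=2}^l(2j+l-1)\big)=\exp\big(-\frac{(l-1)^2(2l+1)}{2N^2}\big)$. When $l$ is of order $N^{2/3}$ the matrix bracket is off by a factor bounded away from $1$. Beyond that degree we shall not compare brackets at all. We use the crude bound (11) there and pay with smoothness, since $N^{3/2}<l^{9/4}$ for $l>N^{2/3}$.

## 7. Rotates of $x_+^l$ as a frame, and the uniform bilinear bound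

The step from $x_+^l$ to all of $V_l$ is made by averaging over rotations. Let $Y=x_+^l/\|x_+^l\|$, $Y^R=Y\circ R^{-1}$, and let $dR$ be the normalized Haar measure. Schur orthogonality for the irreducible representation $V_l$ gives, for $g\in V_l$,
$$g=(2l+1)\int_{SO(3)}\langle Y^R,g\rangle\,Y^R\,dR,\qquad\int_{SO(3)}|\langle Y^R,g\rangle|^2dR=\frac{\|g\|^2}{2l+1} .$$
By (1) and $\binom{2l}l\le4^l$, $\|x_+^l\|^2\ge\frac{4\pi}{2l+1}$. Suppose $\beta$ is an equivariant bilinear map with $\|\beta(x_+^l,f)\|\le K\|f\|_j$ for all $f\in\bar H_N$. Then $\|\beta(Y^R,f)\|=\|\beta(Y,f\circ R)\|\le K\|x_+^l\|^{-1}\|f\|_j$, and by Cauchy–Schwarz, for $g\in V_l$ with $l\ge1$,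
$$\|\beta(g,f)\|\le\sqrt{2l+1}\,\|g\|\,\sqrt{\tfrac{2l+1}{4\pi}}\,K\|f\|_j\le C\,l\,K\,\|g\|\,\|f\|_j.\tag{17}$$

**Proposition 6.** $\|\{g,f\}_N\|\le C\|g\|_3\|f\|_1$ for all $g\in H^3$, $f\in H^1$, $N\ge2$.

*Proof.* Replacing $f$ by $\Pi f$ we may take $f\in\bar H_N$. Let $g_l=\pi_lg$. Only $1\le l\le N-1$ matter, since $T(1)$ is scalar and $T$ ignores degrees $\ge N$.

**Step 1 (low degrees).** Here Lemma 5 applies. If $l\le N^{2/3}$, then $l\le N-1$ and $\|\{x_+^l,f\}_N\|\le e\,l\,\|Df\|\le Cl\|f\|_1$ by (14). By (17), $\|\{g_l,f\}_N\|\le Cl^2\|g_l\|\|f\|_1$.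

**Step 2 (high degrees).** Here the crude bound suffices. If $l>N^{2/3}$, then (11) gives $\|\{g_l,f\}_N\|\le N^{3/2}\|g_l\|\|f\|\le l^{9/4}\|g_l\|\|f\|$.

**Step 3 (summation).** Both bounds are $\le Cl^{9/4}\|g_l\|\|f\|_1$, and
$$\sum_ll^{9/4}\|g_l\|=\sum_ll^{-3/4}\,l^3\|g_l\|\le\Big(\sum_ll^{-3/2}\Big)^{1/2}\Big(\sum_ll^6\|g_l\|^2\Big)^{1/2}\le C\|g\|_3 .\qquad\square$$

## 8. The $N^{-2}$ distance between the two brackets

**Proposition 7.** $\|\{g,f\}_N-\{g,f\}\|\le CN^{-2}\|g\|_6\|f\|_3$ for all $g\in H^6$, $f\in H^3$, $N\ge2$.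

*Proof.* **Step 1 (the Poisson bracket).** We record the classical bound. By (4) applied to $L_ag_l\in V_l$, $\|\nabla g_l\|_\infty\le Cl^{3/2}\|g_l\|$. As $|\{g,f\}|\le|\nabla g||\nabla f|$, and summing as in Step 3 above,
$$\|\{g_l,f\}\|\le Cl^{3/2}\|g_l\|\|f\|_1,\qquad\|\{g,f\}\|\le C\|g\|_3\|f\|_1 .\tag{18}$$

**Step 2 (reduction to $f\in\bar H_N$).** Degrees $l\ge N$ satisfy $1+l(l+1)\ge N^2$, so $\|f-\Pi f\|_1\le N^{-2}\|f\|_3$. Since $\{g,f\}_N=\{g,\Pi f\}_N$, replacing $f$ by $\Pi f$ changes the difference by $\{g,f-\Pi f\}$, of norm $\le CN^{-2}\|g\|_3\|f\|_3$. So let $f\in\bar H_N$.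

**Step 3 (low degrees).** Let $1\le l\le N^{2/3}$, hence $l\le N-1$. We compare the formula of Lemma 5 with $\{x_+^l,f\}=l\,x_+^{l-1}Df$:
$$\{x_+^l,f\}_N-\{x_+^l,f\}=(p_l-1)\,l\,M_+^{l-1}Df+l\,(M_+^{l-1}-x_+^{l-1})Df-p_l\tfrac4{N^2}\mathcal Q_lD^3f .$$
The first term is at most $2l^3N^{-2}\cdot l\cdot\sqrt2\|f\|_1$, because $\|M_+\|\le1$. The third is at most $e\cdot4N^{-2}\cdot\frac{l^3}{24}\cdot2^{3/2}\|f\|_3$. For the second put $h=Df$ and telescope (with $M_+$ extended to $L^2$, as $x_+^jh$ may leave $\bar H_N$):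
$$(M_+^{l-1}-x_+^{l-1})h=\sum_{j=0}^{l-2}M_+^{l-2-j}(M_+-x_+)\,x_+^jh .$$
By (15) each summand is at most $4N^{-2}\|x_+^jh\|_2$, and $\|x_+^jh\|_2\le C(1+j)^2\|h\|_2$. To see the latter, use (10) and expand $L_a(x_+^jh)$ and
$$L_aL_b(x_+^jh)=x_+^jL_aL_bh+(L_ax_+^j)L_bh+(L_bx_+^j)L_ah+(L_aL_bx_+^j)h .$$
Since $L_1x_+=ix_3$, $L_2x_+=-x_3$, $L_3x_+=-ix_+$, all $|L_ax_+|\le1$ and $|L_aL_bx_+|\le1$. Hence $|L_ax_+^j|\le j$ and $|L_aL_bx_+^j|\le j+j(j-1)=j^2$. Summing, $\|(M_+^{l-1}-x_+^{l-1})h\|\le CN^{-2}\sum_{j\le l-2}(1+j)^2\|h\|_2\le Cl^3N^{-2}\|h\|_2$, and $\|h\|_2\le\sqrt2\|f\|_3$. Altogether the difference is $\le Cl^4N^{-2}\|f\|_3$. The difference of the brackets is equivariant, so (17) gives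
$$\|\{g_l,f\}_N-\{g_l,f\}\|\le Cl^5N^{-2}\|g_l\|\|f\|_3 .$$

**Step 4 (high degrees).** Let $l>N^{2/3}$, including $l\ge N$, where $\{g_l,f\}_N=0$. We estimate the brackets separately by (11) and (18): the difference is at most $C(N^{3/2}+l^{3/2})\|g_l\|\|f\|_1\le Cl^{9/4}\|g_l\|\|f\|_1$. As $N^2\le l^3$, this is $\le CN^{-2}l^{21/4}\|g_l\|\|f\|_1$.

**Step 5 (summation).** Both bounds are $\le CN^{-2}l^{21/4}\|g_l\|\|f\|_3$. By Cauchy–Schwarz, $\sum_ll^{21/4}\|g_l\|\le(\sum_ll^{-3/2})^{1/2}(\sum_ll^{12}\|g_l\|^2)^{1/2}\le C\|g\|_6$. $\square$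

## 9. The linearized estimate and a bootstrap: Theorems 2 and 1

Throughout, $\omega$ is the given solution and $\psi=\Delta^{-1}\omega$. On zero-mean functions $\|\Delta^{-1}f\|_{j+2}\le\frac32\|f\|_j$ and $|\Delta^{-1}f|_k\le\frac12|f|_k$, since the eigenvalues of $-\Delta$ there are at least $2$.

**Lemma 8.** Let $h\in C^1([0,T];H_N)$ be real with $\dot h=\{\psi,h\}_N+\{\Delta^{-1}h,\omega\}_N+\epsilon$. Then
$$\tfrac12\tfrac d{dt}|h|_k^2\le|h|_k\big(a|h|_k+|\epsilon|_k\big),\qquad a=C_k\sup_{[0,T]}\|\omega\|_{k+3}.\tag{19}$$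

*Proof.* We have $\frac12\frac d{dt}|h|_k^2=\sum_{|\alpha|\le k}\langle L^\alpha h,L^\alpha\dot h\rangle$, and we treat the three parts of $\dot h$ in turn.

**Step 1 (transport by $\psi$).** The purpose is to avoid losing a derivative. By Leibniz,
$$L^\alpha\{\psi,h\}_N=\{\psi,L^\alpha h\}_N+\sum_{\beta\ne\emptyset}\{L^\beta\psi,L^{\alpha\setminus\beta}h\}_N .$$
The first term is orthogonal to $L^\alpha h$ by (12). By Proposition 6 the others are at most $C\|L^\beta\psi\|_3\|L^{\alpha\setminus\beta}h\|_1\le C\|\psi\|_{k+3}\|h\|_k$, since $|\alpha\setminus\beta|\le k-1$. And $\|\psi\|_{k+3}\le C\|\omega\|_{k+1}$.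

**Step 2 (the term that stopped us).** Here the smooth factor $\omega$ takes the first slot of Proposition 6. As $\{\Delta^{-1}h,\omega\}_N=-\{\omega,\Delta^{-1}h\}_N$, Leibniz gives $\|L^\alpha\{\omega,\Delta^{-1}h\}_N\|\le C\|\omega\|_{k+3}\|\Delta^{-1}h\|_{k+1}\le C\|\omega\|_{k+3}\|h\|_k$.

**Step 3 (sum).** By Cauchy–Schwarz $\sum_\alpha\langle L^\alpha h,L^\alpha\epsilon\rangle\le|h|_k|\epsilon|_k$, and $\|h\|_k\le2^{k/2}|h|_k$. Summing over the finitely many $\alpha$ gives (19). $\square$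

*Proof of Theorem 2.* By (18) the right side of (5) is continuous in time with values in $L^2$, so $\Pi_N\omega$ is $C^1$ in time, and $e=w-\Pi_N\omega\in C^1([0,T];H_N)$ satisfies (13).

**Step 1 (size of the nonlinear term and of the residual).** We bound what plays the role of $\epsilon$ in Lemma 8. By Leibniz and (11), $|\{\Delta^{-1}e,e\}_N|_k\le bN^{3/2}|e|_k^2$ with $b=b(k)$. The loss $N^{3/2}$ is harmless here because this term is quadratic in $e$. Next, Leibniz holds for the Poisson bracket of $\psi$ and $\omega$ (for smooth functions, then by density, using (18)), and $L^\alpha$ commutes with $\Pi_N$, so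
$$L^\alpha r=\Pi_N\sum_\beta\big(\{L^\beta\psi,L^{\alpha\setminus\beta}\omega\}_N-\{L^\beta\psi,L^{\alpha\setminus\beta}\omega\}\big).$$
By Proposition 7, $|r|_k\le CN^{-2}\|\psi\|_{k+6}\|\omega\|_{k+3}\le cN^{-2}$ with $c=C\sup_{[0,T]}\|\omega\|_{k+4}^2$. Let $y=|e|_k$. Lemma 8 gives
$$\tfrac12\tfrac d{dt}y^2\le y\big(ay+bN^{3/2}y^2+cN^{-2}\big),\qquad y(0)=0.\tag{20}$$

**Step 2 (bootstrap for large $N$).** We show that $N^{3/2}y$ never reaches $1$. On an interval $[0,t^*]$ where $N^{3/2}y\le1$, (20) gives $\frac12(y^2)'\le(a+b)y^2+cN^{-2}y$. With $y_\varepsilon=\sqrt{y^2+\varepsilon}$, $\varepsilon>0$, we get $y_\varepsilon'=(y^2)'/(2y_\varepsilon)\le(a+b)y_\varepsilon+cN^{-2}$, hence $y_\varepsilon(t)\le e^{(a+b)t}(\sqrt\varepsilon+cN^{-2}t)$. Letting $\varepsilon\downarrow0$, $y\le C_1N^{-2}$ with $C_1=cTe^{(a+b)T}$. If $N>C_1^2$, then on this interval $N^{3/2}y\le C_1N^{-1/2}<1$ strictly. By continuity the interval can be extended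 up to $t^*=T$, and $|e|_k\le C_1N^{-2}$ on $[0,T]$.

**Step 3 (the finitely many $N\le C_1^2$).** For these any bound will do. Conservation gives $\|w(t)\|=\|W^N(t)\|_F=\|W^N(0)\|_F\le\|\omega_0\|$, and $w\in H_N$, so $\|e\|_k\le(1+N^2)^{k/2}\|\omega_0\|+\|\omega\|_k\le C_2$ with $C_2$ depending only on the allowed quantities. And $C_2\le C_2C_1^4N^{-2}$.

**Step 4 (truncation).** It remains to compare $\Pi_N\omega$ with $\omega$. Degrees $l\ge N$ satisfy $1+l(l+1)\ge N^2$, so $\|\omega-\Pi_N\omega\|_k\le N^{-2}\|\omega\|_{k+2}$. Since $\omega-w=(\omega-\Pi_N\omega)-e$, we get $\|\omega-w\|_k\le CN^{-2}$ on $[0,T]$ for all $N\ge2$. $\blacksquare$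

With $k=2$ and $\|f\|_\infty\le C\|f\|_2$, Theorem 1 is proved as well.

## 10. The $N^{-2}$ coefficient of the matrix bracket

**Lemma 9.** $N^2(\{g,f\}_N-\{g,f\})\to B(g,f)$ in $L^2$ for smooth $g,f$, uniformly on compact subsets of $H^6\times H^3$ consisting of pairs of smooth functions.

*Proof.* Write $\mathcal B_N(g,f)=N^2(\{g,f\}_N-\{g,f\})$.

**Step 1 (reduction to $g=x_+^l$ and $f$ of finite degree).** By Proposition 7, $\|\mathcal B_N(g,f)\|\le C\|g\|_6\|f\|_3$ uniformly in $N$. Suppose convergence to $B$ is known for pairs of finite sums of harmonics. Then $\|B(g,f)\|\le C\|g\|_6\|f\|_3$ for such pairs. This extends to all smooth pairs, because $B$ is continuous $H^8\times H^8\to L^2$: each term of (7) is $\Delta^a\{\Delta^bf,\Delta^cg\}$ with $a+b+c\le2$, and $\Delta^a$ is a sum of words of length $2a$, so Leibniz and (18) bound it by $C\|f\|_7\|g\|_5$. Let $P_n$ be the projection onto degrees $\le n$. For $\mathcal C=\mathcal B_N$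 or $\mathcal C=B$,
$$\|\mathcal C(g,f)-\mathcal C(P_ng,P_nf)\|\le C\big(\|g-P_ng\|_6\|f\|_3+\|g\|_6\|f-P_nf\|_3\big),$$
which is small for large $n$, uniformly on a compact set of pairs. For fixed $n$ the pairs of degree $\le n$ form a finite-dimensional space, on which $\mathcal B_N\to B$ uniformly on bounded sets. So finite sums suffice. For $g$ of degree $0$ everything vanishes. For $l\ge1$ the rotates of $x_+^l$ span $V_l$, and $\mathcal B_N$ and $B$ are equivariant; so we take $g=x_+^l$ and $f$ of finite degree. Put $m=l-1$ and let $z$ denote multiplication by $x_+$.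

**Step 2 (the limit).** We expand Lemma 5 in $N^{-2}$; all functions have degree bounded independently of $N$. Since $\rho_j=1-\frac{j^2}{2N^2}+O(N^{-4})$, Lemma 4 gives $M_+=z+N^{-2}M^{(2)}+O(N^{-4})$, where for $f_j\in V_j$
$$M^{(2)}f_j=-\tfrac12\big[(j+1)^2\pi_{j+1}(zf_j)+j^2\pi_{j-1}(zf_j)\big],\quad\text{that is,}\quad M^{(2)}=\tfrac14(\Delta z+z\Delta).\tag{21}$$
Indeed $\frac14(-(j+1)(j+2)-j(j+1))=-\frac12(j+1)^2$ and $\frac14(-(j-1)j-j(j+1))=-\frac12j^2$. Moreover $p_l=1+\frac1{2N^2}\sum_{j=2}^lj^2+O(N^{-4})$, and $4\mathcal Q_l\to\binom l3z^{l-3}$. Telescoping $M_+^m-z^m=\sum_{i=0}^{m-1}M_+^{m-1-i}(M_+-z)z^i$ and using $\{x_+^l,f\}=l\,z^mDf$, $\binom l3=l\,\frac{m(m-1)}6$, we get $\mathcal B_N(x_+^l,f)\to l\,\Lambda Df$ with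
$$\Lambda=\tfrac12\sum_{j=2}^{m+1}j^2\,z^m+\sum_{i=0}^{m-1}z^{m-1-i}M^{(2)}z^i-\tfrac{m(m-1)}6\,z^{m-2}D^2 .$$
(Terms with negative powers of $z$ carry the coefficient $0$, here and below.)

**Step 3 (commutation rules).** To compare $\Lambda$ with $B$ we need a normal form. Let $G=\nabla x_+\cdot\nabla$. From $\nabla x_a\cdot\nabla x_b=\delta_{ab}-x_ax_b$ we get $Gx_+=(1-x_1^2)-2ix_1x_2-(1-x_2^2)=-x_+^2$, so $Gz^i=z^iG-iz^{i+1}$. As $\Delta x_+^n=-n(n+1)x_+^n$,
$$[\Delta,z^n]=-n(n+1)z^n+2nz^{n-1}G.\tag{22}$$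
On the component $j\to j+1$ of $z$, the operator $[\Delta,[\Delta,z]]$ multiplies by $(2(j+1))^2$, and on $j\to j-1$ by $(2j)^2$. By the computation after (21), $-2(\Delta z+z\Delta)$ does the same. So $[\Delta,[\Delta,z]]=-2(\Delta z+z\Delta)$. Since $2G=[\Delta,z]+2z$,
$$[\Delta,G]=-(\Delta z+z\Delta)+[\Delta,z]=-2z\Delta.\tag{23}$$
Because $D$ commutes with $\Delta$ and $z$, it commutes with $G$. Finally
$$D^2=-z^2\Delta-G^2.\tag{24}$$
To prove (24), let $a=\nabla x_+$ (complex) and let $\xi$ be a real tangent vector. In an orthonormal tangent frame, $(a\cdot\xi)^2+(x\cdot(a\times\xi))^2=(a_1\xi_1+a_2\xi_2)^2+(a_1\xi_2-a_2\xi_1)^2=(a\cdot a)|\xi|^2=-x_+^2|\xi|^2$. Comparing second-order parts, $E=D^2+z^2\Delta+G^2$ has order at most one. It kills constants, so it is a complex vector field. It kills $x_+$: $D^2x_+=0$, $z^2\Delta x_+=-2x_+^3$, $G^2x_+=G(-x_+^2)=2x_+^3$. It kills $x_3$: $D^2x_3=D(ix_+)=0$, $z^2\Delta x_3=-2x_+^2x_3$,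 and $Gx_3=-x_+x_3$ gives $G^2x_3=2x_+^2x_3$. Off the poles $\{x_+,x_3\}=ix_+\ne0$, so $dx_+$ and $dx_3$ span the complexified cotangent space and $E=0$; by continuity $E=0$ everywhere.

**Step 4 (normal form of $\Lambda$).** By (21) and (22), $M^{(2)}=\frac14(2z\Delta+[\Delta,z])=\frac12(z\Delta-z+G)$. Moving $z^i$ to the left,
$$M^{(2)}z^i=\tfrac12\big(z^{i+1}\Delta-i(i+1)z^{i+1}+2iz^iG-z^{i+1}+z^iG-iz^{i+1}\big)=\tfrac12\big(z^{i+1}\Delta-(i+1)^2z^{i+1}+(2i+1)z^iG\big).$$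
Multiplying by $z^{m-1-i}$, summing over $0\le i\le m-1$, and using $\frac12\big(\sum_{j=2}^{m+1}j^2-\sum_{j=1}^mj^2\big)=\frac12((m+1)^2-1)$,
$$\Lambda=\tfrac12m(m+2)\,z^m+\tfrac m2\,z^m\Delta+\tfrac{m^2}2\,z^{m-1}G-\tfrac{m(m-1)}6\,z^{m-2}D^2.\tag{25}$$

**Step 5 (normal form of $B(x_+^l,\cdot)$).** We show that (7) gives the same operator. Let $\mu=l(l+1)=(m+1)(m+2)$, so $\Delta x_+^l=-\mu x_+^l$, and $\{x_+^l,\cdot\,\}=l\,z^mD$ with $D$ commuting with $\Delta$. Inserting into (7), $B(x_+^l,f)=l\,\Lambda'Df$ with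
$$\Lambda'=\tfrac1{24}\big(\mu^2z^m+[\Delta,[\Delta,z^m]]+2\mu(2z^m\Delta+[\Delta,z^m])\big)+\tfrac16\big(\mu z^m-2z^m\Delta-[\Delta,z^m]\big)-\tfrac12z^m,$$
because $\Delta^2z^m-2\Delta z^m\Delta+z^m\Delta^2=[\Delta,[\Delta,z^m]]$ and $z^m\Delta+\Delta z^m=2z^m\Delta+[\Delta,z^m]$. By (22) and (23),
$$\begin{aligned}[][\Delta,[\Delta,z^m]]&=-m(m+1)[\Delta,z^m]+2m[\Delta,z^{m-1}]G+2mz^{m-1}[\Delta,G]\\&=m^2(m+1)^2z^m-\big(2m^2(m+1)+2m^2(m-1)\big)z^{m-1}G+4m(m-1)z^{m-2}G^2-4mz^m\Delta,\end{aligned}$$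
and replacing $G^2$ by $-z^2\Delta-D^2$ from (24),
$$[\Delta,[\Delta,z^m]]=m^2(m+1)^2z^m-4m^3z^{m-1}G-4m(m-1)z^{m-2}D^2-4m^2z^m\Delta .$$
Since $\mu-m^2=3m+2$, $\mu-m(m+1)=2(m+1)$ and $\mu+m(m+1)=2(m+1)^2$, the coefficients in $\Lambda'$ are:

- $z^{m-2}D^2$: $-\frac{m(m-1)}6$;
- $z^m\Delta$: $\frac1{24}(4\mu-4m^2)-\frac13=\frac{3m+2}6-\frac13=\frac m2$;
- $z^{m-1}G$: $\frac1{24}(4m\mu-4m^3)-\frac m3=\frac{m(3m+2)}6-\frac m3=\frac{m^2}2$;
- $z^m$: $\frac1{24}\big(\mu-m(m+1)\big)^2+\frac16\big(\mu+m(m+1)\big)-\frac12=\frac{(m+1)^2}6+\frac{(m+1)^2}3-\frac12=\frac12m(m+2)$.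

These are the coefficients in (25), so $\Lambda'=\Lambda$. $\square$

## 11. The corrector $\eta$ and the limit of $N^2(w^N-\omega)$

Let $\omega_0$ be smooth, real and of zero mean.

**Step 1 (existence and uniqueness of $\eta$).** The equation for $\eta$ is transport plus a bounded operator plus a source, and we solve it by Duhamel's formula. The operator $K(t)\eta=\{\Delta^{-1}\eta,\omega(t)\}$ is bounded on the zero-mean functions of $H^k$ for every $k$: by Leibniz and (18), $|\{\omega,\Delta^{-1}\eta\}|_k\le C\|\omega\|_{k+3}\|\Delta^{-1}\eta\|_{k+1}\le C\|\omega\|_{k+3}\|\eta\|_k$. The source $B(\psi,\omega)$ is continuous in time with values in every $H^k$, and has zero mean, because brackets and Laplacians do. As $\{\psi,h\}=(x\times\nabla\psi)\cdot\nabla h$, the equation $\partial_th=\{\psi,h\}$ is transport by the divergence-free field $X_t=-x\times\nabla\psi(t)$, which is smooth in $x$ with all $x$-derivatives continuous in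 $(t,x)$. If $\Phi_{t,s}$ is its flow, the propagator is $U(t,s)h=h\circ\Phi_{t,s}^{-1}$; it preserves zero mean, and is bounded on every $H^k$ uniformly in $s,t\in[0,T]$ and strongly continuous, by the chain rule and density. The Volterra equation
$$\eta(t)=\int_0^tU(t,s)\big(K(s)\eta(s)+B(\psi(s),\omega(s))\big)ds$$
has a unique solution in zero-mean $C([0,T];H^k)$, because the $n$-th iterate of its linear part has norm at most $(C_kT)^n/n!$. By uniqueness the solutions for different $k$ coincide, so $\eta\in C([0,T];H^k)$ for all $k$. Differentiating in $t$ (in $H^{k-1}$) gives the equation of Theorem 3. Uniqueness among smooth solutions: a difference $\delta$ satisfies $\frac12\frac d{dt}\|\delta\|^2=\langle\delta,\{\psi,\delta\}\rangle+\langle\delta,K\delta\rangle\le C\|\delta\|^2$, as $\int\delta\{\psi,\delta\}=0$; since $\delta(0)=0$, $\delta=0$.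

**Step 2 (equation for the rescaled error).** We compare $N^2e$ with $\eta$ inside $H_N$. Let $\zeta=N^2e-\Pi_N\eta$, so $\zeta(0)=0$. Subtract $\Pi_N\dot\eta$ from $N^2$ times (13) and insert $N^2e=\zeta+\Pi_N\eta$, recalling that $\{\cdot,\cdot\}_N$ does not see degrees $\ge N$:
$$\dot\zeta=\{\psi,\zeta\}_N+\{\Delta^{-1}\zeta,\omega\}_N+\epsilon_N,$$
$$\begin{aligned}\epsilon_N=\;&N^2\{\Delta^{-1}e,e\}_N+\big(N^2r-\Pi_NB(\psi,\omega)\big)\\&+\Pi_N\big(\{\psi,\eta\}_N-\{\psi,\eta\}\big)+\Pi_N\big(\{\Delta^{-1}\eta,\omega\}_N-\{\Delta^{-1}\eta,\omega\}\big).\end{aligned}$$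

**Step 3 ($\epsilon_N\to0$).** We show $\sup_{[0,T]}|\epsilon_N|_k\to0$ for every $k$. By Section 9, $|e|_k\le CN^{-2}$ for all $N\ge2$, so the first term is at most $N^2\cdot bN^{3/2}\cdot CN^{-4}=CN^{-1/2}$. For the second, $B$ also obeys Leibniz (by (7), as $L_a$ commutes with $\Delta$), so
$$L^\alpha\big(N^2r-\Pi_NB(\psi,\omega)\big)=\Pi_N\sum_\beta\big(\mathcal B_N(L^\beta\psi,L^{\alpha\setminus\beta}\omega)-B(L^\beta\psi,L^{\alpha\setminus\beta}\omega)\big).$$
The curves $t\mapsto(L^\beta\psi(t),L^{\alpha\setminus\beta}\omega(t))$ are compact in $H^6\times H^3$ and consist of smooth pairs, so Lemma 9 gives convergence to $0$ uniformly on $[0,T]$. The last two terms are $O(N^{-2})$ by Proposition 7 and Leibniz.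

**Step 4 (conclusion).** By Lemma 8 and the Gronwall argument of Section 9, $\sup_{[0,T]}|\zeta|_k\le Te^{aT}\sup_{[0,T]}|\epsilon_N|_k\to0$. Now
$$N^2(w-\omega)-\eta=\zeta-(\eta-\Pi_N\eta)-N^2(\omega-\Pi_N\omega),$$
where $\|\eta-\Pi_N\eta\|_k\le N^{-2}\|\eta\|_{k+2}$ and $N^2\|\omega-\Pi_N\omega\|_k\le N^{-2}\|\omega\|_{k+4}$. Hence $\sup_{[0,T]}\|N^2(w^N-\omega)-\eta\|_k\to0$ for every $k$. Taking $k=2$ and $\|\cdot\|_\infty\le C\|\cdot\|_2$,
$$\Big|N^2\sup_{[0,T]}\|\omega-w^N\|_\infty-\sup_{[0,T]}\|\eta\|_\infty\Big|\le\sup_{[0,T]}\|N^2(w^N-\omega)-\eta\|_\infty\to0 .$$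
So the error is $o(N^{-2})$ uniformly on $[0,T]$ if and only if $\eta\equiv0$ on $[0,T]$. If $\eta\equiv0$, its equation gives $B(\psi,\omega)\equiv0$. Conversely, if $B(\psi,\omega)\equiv0$, then $\eta\equiv0$ by uniqueness. This proves Theorem 3 except for its last sentence.

## 12. Degrees two and three: data with $B(\Delta^{-1}\omega_0,\omega_0)\ne0$

**Step 1 (one nonzero value suffices).** Put $Q(\omega_0)=B(\Delta^{-1}\omega_0,\omega_0)$. If $Q(\omega_0)\ne0$, then $\dot\eta(0)=Q(\omega_0)\ne0$, so $\sup_{[0,T]}\|\eta\|_\infty>0$ for every $T>0$, and by Section 11 the rate is exactly $N^{-2}$. The map $Q$ is continuous and quadratic on the smooth zero-mean functions, so $\{Q\ne0\}$ is open. Suppose $Q$ vanished on a neighborhood of some $u$. For each $v$ the polynomial $t\mapsto Q(u+tv)$, of degree at most two, would vanish near $t=0$, hence identically, and its leading coefficient $Q(v)$ would be $0$. So $\{Q\ne0\}$ is dense as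 soon as $Q$ is not identically zero.

**Step 2 (a datum from the opening example).** We build one $\omega_0$ with $Q(\omega_0)\ne0$. Section 1 gave $\{x_+^2,x_+x_3\}=2ix_+^3\in V_3\setminus\{0\}$. Splitting both arguments into real and imaginary parts, there are $h\in\{\operatorname{Re}x_+^2,\operatorname{Im}x_+^2\}$ and $f_2\in\{x_1x_3,x_2x_3\}$ with $f_3:=\pi_3\{h,f_2\}\ne0$. Since $\int a\{b,c\}$ is invariant under cyclic permutations,
$$\int h\{f_2,f_3\}=\int f_3\{h,f_2\}=\|f_3\|^2\ne0,$$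
and as $h\in V_2$, this forces $\pi_2\{f_2,f_3\}\ne0$.

Take $\omega_0=f_2+f_3$. Then $\Delta^{-1}\omega_0=-\frac16f_2-\frac1{12}f_3$. By (7) $B$ is antisymmetric, so
$$Q(\omega_0)=\big(-\tfrac16+\tfrac1{12}\big)B(f_2,f_3)=-\tfrac1{12}B(f_2,f_3).$$
On degrees $(2,3)\to2$ the multiplier (8) is
$$b(6,12,6)=\tfrac1{24}\big(36+144+36-2(72+36+72)\big)+\tfrac{24}6-\tfrac12=-\tfrac52,$$
the number found in (3), as it should be since (8) is symmetric in its three arguments. Hence $\pi_2Q(\omega_0)=\frac5{24}\,\pi_2\{f_2,f_3\}\ne0$, and Theorem 3 is proved. $\blacksquare$
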